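\title{The smallest singular value of a shifted random matrix with anisotropic rows}

\begin{abstract}
Let $X$ be an $n\times n$ random matrix with i.i.d.\ complex entries of a fixed law with unit variance, let $A_1,\dots,A_n$ be deterministic matrices whose singular values lie in a fixed interval $[s_-,s_+]\subset(0,\infty)$, and let $Y$ be obtained from $X$ by multiplying its $k$-th row by $A_k$. We prove that for all $a,c>0$ there is an explicit $b=b(a,c)$ such that the smallest singular value of $Y+A$ exceeds $n^{-b}$ with probability at least $1-n^{-a}$, for every deterministic $A$ of norm $O(n^c)$ and all large $n$. The result extends to independent, not identically distributed entries without moment assumptions and to polynomially conditioned $A_k$. The proof counts the vectors against which a random row concentrates, by Fourier analysis and Kneser's sumset inequality, and applies the count to the most concentrated row at a well-chosen scale. For $c>1/2$ we show that $b$ must grow with both $a$ and $c$.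
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The question}

For $M\in\mathcal{M}_n(\mathbb{C})$ let
\[
s(M)=\min_{\|x\|_2=1}\|Mx\|_2,\qquad \|M\|=\max_{\|x\|_2=1}\|Mx\|_2
\]
be the smallest and the largest singular value. The matrix $M$ is invertible exactly when $s(M)>0$, and then $s(M)=\|M^{-1}\|^{-1}$. A lower bound $s(M)\ge n^{-b}$ is thus a quantitative form of invertibility: together with a polynomial bound on $\|M\|$ it says that the condition number $\|M\|\,\|M^{-1}\|$ is polynomial in $n$.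

Let $\mu$ be a probability distribution on $\mathbb{C}$, not depending on $n$, with mean $m$ and unit variance, $\int|z-m|^2\,d\mu(z)=1$. Let $X\in\mathcal{M}_n(\mathbb{C})$ have i.i.d.\ entries of law $\mu$ and rows $R_1,\dots,R_n$. Fix $0<s_-\le s_+<\infty$, let $A_1,\dots,A_n\in\mathcal{M}_n(\mathbb{C})$ be deterministic with
\begin{equation}\label{eq:Ak}
s_-\le\min_{k}s(A_k)\le\max_k\|A_k\|\le s_+ ,
\end{equation}
and let $Y$ be the matrix with rows $R_1A_1,\dots,R_nA_n$. The rows of $Y$ are independent, but the entries within a row are not. The $k$-th row has covariance matrix $A_k^*A_k$, which changes from row to row, and \eqref{eq:Ak} says that its eigenvalues stay in $[s_-^2,s_+^2]$: each row is random in every direction. Now add a deterministic matrix $A$ of polynomial size, chosen by an adversary who knows $\mu$ and the $A_k$ but not the outcome of $X$. Can the adversary make $Y+A$ almost singular with more than a tiny probability?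

\begin{definition}\label{def:adm}
Let $a,c>0$, $m\in\mathbb{C}$ and $0<s_-\le s_+<\infty$. An exponent $b>0$ is \emph{admissible} for $(a,c,m,s_-,s_+)$ if for every law $\mu$ with mean $m$ and unit variance and every $K>0$ there is $n_0$, depending only on $a,c,K,s_\pm$ and $\mu$, such that
\[
\mathbb{P}\big(s(Y+A)\le n^{-b}\big)\le n^{-a}
\]
for all $n\ge n_0$, all families $A_1,\dots,A_n$ satisfying \eqref{eq:Ak}, and all deterministic $A\in\mathcal{M}_n(\mathbb{C})$ with $\|A\|\le Kn^c$.
\end{definition}

The problem, posed as Conjecture (TV) in \cite{blog}, is to show that an admissible exponent exists for every choice of $(a,c,m,s_-,s_+)$.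

If all the $A_k$ are equal, then $Y+A=(X+AA_1^{-1})A_1$, so $s(Y+A)\ge s_-\,s(X+AA_1^{-1})$ with $\|AA_1^{-1}\|\le Kn^c/s_-$, and the question concerns a shifted matrix with i.i.d.\ entries. If $\mu$ has a bounded density, a short argument (Example~\ref{ex:density}) gives the exponent $b=a/2+2$ for arbitrary $A_k$ and $A$. Both cases suggest a positive answer. What remains is the case of a discrete law, such as the Rademacher law ($\pm1$ with probability $\frac12$ each), combined with different $A_k$: there a row can be orthogonal to a fixed vector with large probability for arithmetic reasons, and different rows see different arithmetic.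

\subsection{Results}

\begin{theorem}\label{thm:main}
For all $a,c>0$, $m\in\mathbb{C}$ and $0<s_-\le s_+<\infty$, the exponent
\[
b=\lceil16(a+2)\rceil\,\big(\tfrac a2+c+6\big)+\tfrac52
\]
is admissible. In particular the conjecture holds, with $b$ depending on $a$ and $c$ only.
\end{theorem}

The variance plays a small part: it shows that $\mu$ is not a point mass and that the rows have polynomial norm. We isolate what is needed. For constants $r_0,p_0>0$ and $\Lambda\ge1$, a complex random variable $x$ \emph{satisfies} (H) if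
\begin{equation}\tag{H}
\sup_{z\in\mathbb{C}}\mathbb{P}(|x-z|\le r_0)\le1-p_0\qquad\text{and}\qquad\mathbb{P}(|x|>\Lambda)\le p_0/4 .
\end{equation}

\begin{theorem}\label{thm:general}
Let $a>0$ and $B,c,c_1\ge0$. Set
\[
L=\lceil16(a+2)\rceil,\qquad \Delta=B+c+2c_1+1,\qquad b=L\Delta+c_1+\tfrac32 .
\]
There is $n_0=n_0(a,B,c,c_1,r_0,p_0,\Lambda)$ such that the following holds for $n\ge n_0$. Let $X$ have independent entries, not necessarily identically distributed, all satisfying \textup{(H)}. Let $A_1,\dots,A_n,A$ be deterministic with $n^{-c_1}\le s(A_k)\le\|A_k\|\le n^{c_1}$ for all $k$ and $\|A\|\le n^c$. Then, with $Y$ having rows $R_kA_k$,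
\[
\mathbb{P}\Big(s(Y+A)\le n^{-b},\ \max_k\|R_k\|_2\le n^B\Big)\le\tfrac12n^{-a}.
\]
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:main} from Theorem~\ref{thm:general}]
Let $x,x'$ be independent of law $\mu$. If no pair $r_0,p_0$ satisfied the first half of (H), then for every integer $\nu\ge1$ there would be $z_\nu$ with $\mathbb{P}(|x-z_\nu|\le1/\nu)>1-1/\nu$, hence $\mathbb{P}(|x-x'|\le2/\nu)>1-2/\nu$. Then $x=x'$ almost surely, against $\mathbb{E}|x-x'|^2=2$. So $r_0,p_0$ exist, and then $\Lambda$ exists because $\mathbb{P}(|x|>\Lambda)\to0$ as $\Lambda\to\infty$. These constants depend only on $\mu$.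

For $n$ large in terms of $s_\pm$ and $K$ we have $n^{-1}\le s_-\le s_+\le n$ and $Kn^c\le n^{c+1}$. Apply Theorem~\ref{thm:general} with $c_1=1$, with $c+1$ in place of $c$, and with $B=a/2+2$. Then $\Delta=a/2+c+6$ and $b=L\Delta+\frac52$ is the exponent of Theorem~\ref{thm:main}. By Markov's inequality,
\[
\mathbb{P}\Big(\max_k\|R_k\|_2>n^B\Big)\le n^{-2B}\,\mathbb{E}\sum_{k}\|R_k\|_2^2=(1+|m|^2)\,n^{-a-2}\le\tfrac12n^{-a}
\]
for $n$ large in terms of $m$. Adding the two bounds gives the claim.
\end{proof}

For laws with a bounded density the size of $A$ does not matter. For discrete laws it does.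

\begin{theorem}\label{thm:converse}
Let $c>1/2$ and let $\ell\ge0$ be an integer. Let $\mu$ be the Rademacher law and $A_1=\dots=A_n=I$. There are $C,\kappa>0$ depending on $c,\ell$ such that for all large $n$ there is $A$ with $\|A\|=n^c$ and
\[
\mathbb{P}\big(s(X+A)\le Cn^{-(\ell+1)(c-1/2)}\big)\ge\kappa\,n^{-\ell(\ell+1)/4}.
\]
Hence any exponent $b$ admissible for $(a,c,0,s_-,s_+)$ with $s_-\le1\le s_+$ satisfies $b\ge(\ell+1)(c-\frac12)$ whenever $a>\ell(\ell+1)/4$. In particular $b\ge c-\frac12$ for every $a>0$, and $b\to\infty$ as $a\to\infty$, at rate at least of order $(2c-1)\sqrt a$.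
\end{theorem}

Section~\ref{sec:plan} reduces Theorem~\ref{thm:general} to small ball probabilities and describes the strategy. Sections~\ref{sec:count}--\ref{sec:countproof} state and prove the counting result on which it rests, Section~\ref{sec:proofgeneral} completes the proof, and Section~\ref{sec:converse}, which can be read independently, proves Theorem~\ref{thm:converse}.

\medskip
\noindent\textbf{Notation.} We write $D(\rho)=\{z\in\mathbb{C}:|z|\le\rho\}$, $\lambda$ for Lebesgue measure on $\mathbb{C}\cong\mathbb{R}^2$, and $kT=T+\dots+T$ ($k$ summands) for the iterated sumset. Rows act on columns bilinearly, without conjugation. We use that $\varepsilon\mathbb{Z}[\mathrm{i}]\cap D(\rho)$ has at most $(2\rho/\varepsilon+1)^2$ points, that every complex number is within $\varepsilon/\sqrt2$ of $\varepsilon\mathbb{Z}[\mathrm{i}]$, and that $\{1,\dots,n\}$ has at most $(n+1)^N$ subsets of size at most $N$.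

\section{From singular values to small ball probabilities}\label{sec:plan}

\subsection{One row against the others}

A matrix with small $s(M)$ has a row that almost lies in the span of the other rows. This is useful because the row is independent of that span.

\begin{lemma}\label{lem:reduction}
Let $n\ge2$ and let $M\in\mathcal{M}_n(\mathbb{C})$ have rows $M_1,\dots,M_n$. For each $k$ there is a unit vector $w^{(k)}$, a Borel function of $(M_i)_{i\ne k}$, with $M_iw^{(k)}=0$ for all $i\ne k$. If $s(M)\le\varepsilon$, then $|M_kw^{(k)}|\le\sqrt n\,\varepsilon$ for some $k$.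
\end{lemma}

\begin{proof}
Let $N$ be the $(n-1)\times n$ matrix with rows $M_i$, $i\ne k$. Its kernel is nonzero, and the orthogonal projection onto the kernel, $P=\lim_{\delta\downarrow0}\delta(N^*N+\delta I)^{-1}$, is a Borel function of $N$. Let $w^{(k)}$ be the first nonzero vector among $Pe_1,\dots,Pe_n$, normalized. Since $M$ and $M^\top$ have the same singular values, $s(M)\le\varepsilon$ gives a unit row vector $y$ with $\|yM\|_2\le\varepsilon$. Choose $k$ with $|y_k|\ge n^{-1/2}$. Then $yMw^{(k)}=\sum_iy_iM_iw^{(k)}=y_kM_kw^{(k)}$, so $|M_kw^{(k)}|\le\sqrt n\,|yMw^{(k)}|\le\sqrt n\,\varepsilon$.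
\end{proof}

For $M=Y+A$ we have $M_k=R_kA_k+a_k$, where $a_k$ is the $k$-th row of $A$. Given the other rows, $M_kw^{(k)}=R_kv+z$ with $v=A_kw^{(k)}$ and $z=a_kw^{(k)}$ fixed. We are led to the \emph{concentration function}: for independent $x_1,\dots,x_n$, $v\in\mathbb{C}^n$ and $r>0$,
\[
Q(v;r)=\sup_{z\in\mathbb{C}}\mathbb{P}\Big(\Big|\sum_px_pv_p-z\Big|\le r\Big).
\]
It is nondecreasing in $r$, and the supremum over $z$ absorbs the shift $A$.

\begin{example}[Bounded density]\label{ex:density}
Let $\mu$ have a density at most $K_0$ with respect to $\lambda$, and assume \eqref{eq:Ak}. For a unit vector $w$, the vector $v=A_kw$ has a coordinate with $|v_p|\ge s_-n^{-1/2}$. Conditioning on all entries of the row but the $p$-th gives $Q(v;r)\le K_0\pi r^2/|v_p|^2\le\pi K_0s_-^{-2}nr^2$. With $r=n^{1/2-b}$, Lemma~\ref{lem:reduction} and a union bound over $k$ give $\mathbb{P}(s(Y+A)\le n^{-b})\le\pi K_0s_-^{-2}n^{3-2b}$ for every $A$, which is at most $n^{-a}$ for $b=a/2+2$ and $n$ large.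
\end{example}

For Rademacher entries no such bound holds for all $v$: for $v=(1,1,0,\dots,0)$ we have $x_1+x_2=0$ with probability $\frac12$, so $Q(v;r)\ge\frac12$ however small $r$ is. One has to show that the random vector $A_kw^{(k)}$ is very unlikely to have $Q\ge n^{-a-2}$ at the scale $n^{1/2-b}$; once this is known, the union bound over $k$ costs only $n\cdot n^{-a-2}$.

\subsection{The counting strategy}\label{sub:strategy}

Take first $A=0$ and $A_i=I$ for all $i$, and pretend that the candidates for $w^{(k)}$ form a finite set. A fixed candidate $w$ whose concentration is about $\tau$ is annihilated by all $n-1$ rows $R_i$, $i\ne k$, with probability at most about $\tau^{n-1}$. Suppose that at most $(n^{-\delta}/\tau)^n$ candidates have concentration at least $\tau$, for some fixed $\delta>0$. Then the probability that $w^{(k)}$ has concentration about $\tau$ is at most about $n^{-\delta n}/\tau$, which is negligible for $\tau\ge n^{-a-2}$. Everything rests on the gain $n^{-\delta}$ per coordinate. Four points have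 to be settled.

\emph{The count.} The candidates form a sphere, so the count is replaced by the size of a net. This is Proposition~\ref{prop:count}(ii), with $\delta=\frac14$.

\emph{Large $\tau$.} The count cannot drop below $1$, and the bound we obtain never drops below $C^n$ for a large constant $C$, whereas for $\tau$ of constant order the probability is only exponentially small, $(1-p_0)^{n-1}$. A second, subexponential count is needed there; this is Proposition~\ref{prop:count}(i).

\emph{Different rows.} With general $A_i$, row $i$ sees the vector $A_iw$. With unitary $A_i$ these can be any unit vectors: $A_kw$ may have concentration $n^{-a-2}$ while $A_iw=(1,1,0,\dots,0)/\sqrt2$ has concentration $\frac12$ for all $i\ne k$. A net built from row $k$ then has the bound $(n^{a+2-1/4})^n$, hopeless against $2^{-(n-1)}$. The remedy is to build the net from the row $j$ for which $A_jw$ is \emph{most} concentrated. Its concentration $\tau$ is at least that of row $k$, so $\tau\ge n^{-a-2}$; it bounds the concentration of every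 row, so the probability is at most $\tau^{n-1}$; and $A_j^{-1}$ carries a net for $A_jw$ to a net for $w$ at a polynomial loss.

\emph{Loss of scale.} A net point $w'$ near $w^{(k)}$ is only approximately annihilated by the rows, at a scale $n^{\Delta}$ times coarser than the one at which the net was built, and the concentration can jump between the two scales. For Rademacher entries and $v=(1,\delta,\dots,\delta)$, a disc of radius $r<\delta$ contains at most one value of $\delta(x_2+\dots+x_n)$, so $Q(v;r)=O(n^{-1/2})$, while $Q(v;n\delta)\ge\frac12$. But a function that increases from $n^{-a-2}$ to at most $1$ cannot jump by more than $n^{1/16}$ at each of $L\ge16(a+2)$ consecutive scales. This is the origin of the term $L\Delta$ in $b$.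

\section{Counting concentrated vectors}\label{sec:count}

\begin{proposition}\label{prop:count}
Fix $a',c_1,\gamma\ge0$. There are constants $C_*\ge1$ and $C$, depending only on $a',c_1,\gamma,r_0,p_0,\Lambda$, such that the following holds for $n\ge2$, $r\in[n^{-\gamma},1]$, $\tau\in[\frac12n^{-a'},1]$ and independent $x_1,\dots,x_n$ satisfying \textup{(H)}. There is a finite set $\mathcal{N}\subset\mathbb{C}^n$ such that every $v$ with $\|v\|_2\le n^{c_1}$ and $Q(v;r)\ge\tau$ is within $\ell^\infty$-distance $C_*r$ of $\mathcal{N}$, and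
\begin{itemize}
\item[(i)] if $\tau\ge n^{-1/8}$, then $|\mathcal{N}|\le\exp(Cn^{1/4}\log n)$;
\item[(ii)] if $\tau<n^{-1/8}$, then $|\mathcal{N}|\le\exp(C\sqrt n\log^2n)\,\big(C_*\max(1,n^{-1/4}/\tau)\big)^n$.
\end{itemize}
\end{proposition}

\begin{example}[The shape of the bound]\label{ex:shape}
Let the $x_p$ be Rademacher and $v\in\{-N,\dots,N\}^n$. The sum $S=\sum_px_pv_p$ is an integer with $\mathbb{E}S^2\le N^2n$, so $|S|\le2N\sqrt n$ with probability at least $\frac34$, and one of these at most $5N\sqrt n$ integers has probability at least $\tau:=3/(20N\sqrt n)$. The $(2N+1)^n$ vectors $3C_*rv$ have concentration at least $\tau$ at scale $r$ and mutual $\ell^\infty$-distances at least $3C_*r$, so they need distinct points of $\mathcal{N}$ when $3C_*rN\sqrt n\le n^{c_1}$. Thus $|\mathcal{N}|\ge(2N)^n=(0.3\,n^{-1/2}/\tau)^n$. A bound of the form $(Cn^{-\delta}/\tau)^n$ is therefore of the right shape, with $\delta\le\frac12$.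
\end{example}

The gain in (ii) comes from the growth of sumsets.

\begin{theorem}[Kneser \cite{kneser}; for tori already Macbeath \cite{macbeath}]\label{thm:kneser}
Let $G$ be a compact connected abelian group with Haar probability measure $\nu$, and let $S,S'\subset G$ be nonempty and compact. Then $\nu(S+S')\ge\min(\nu(S)+\nu(S'),1)$.
\end{theorem}

By induction $\nu(kS)\ge\min(k\nu(S),1)$. Connectedness excludes proper subgroups of positive measure, which do not grow under addition.

\subsection*{The model case}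

Let the $x_p$ be Rademacher, let $v\in\mathbb{Z}^n$, let $S=\sum_px_pv_p$, and suppose $\mathbb{P}(S=z)\ge\tau$ for some integer $z$. Let $k\ge1$ be an integer. We claim that \emph{all but at most $8k^2\log(2/\tau)$ coordinates of $v$ lie in a set $V\subset\mathbb{Z}$ with $|V|\le4\max(1,2/(k\tau))$.}

\emph{Fourier bound.} Let $\nu$ be Lebesgue measure on $\mathbb{R}/\mathbb{Z}$ and $\Psi(\xi)^2=\sum_p\sin^2(2\pi\xi v_p)$. Since $|\cos\theta|=(1-\sin^2\theta)^{1/2}\le e^{-\frac12\sin^2\theta}$,
\[
\tau\le\int_0^1\mathbb{E}\,e^{2\pi\mathrm{i}\xi(S-z)}\,d\xi\le\int_0^1\prod_p|\cos(2\pi\xi v_p)|\,d\xi\le\int_0^1e^{-\Psi(\xi)^2/2}\,d\xi .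
\]
Let $s_0=2\log(2/\tau)$ and $T=\{\Psi^2\le s_0\}$. Outside $T$ the integrand is below $\tau/2$, so $\nu(T)\ge\tau/2$.

\emph{Sumset.} From $|\sin(s+t)|\le|\sin s|+|\sin t|$ and the triangle inequality in $\mathbb{R}^n$ we get $\Psi(\xi+\xi')\le\Psi(\xi)+\Psi(\xi')$. So on $U=kT$ we have $\Psi^2\le k^2s_0$, and $\nu(U)\ge\min(k\tau/2,1)$ by Theorem~\ref{thm:kneser}. Averaging $\Psi^2$ over $U$, at most $4k^2s_0$ indices $p$ have $\operatorname{avg}_{\xi\in U}\sin^2(2\pi\xi v_p)>\frac14$.

\emph{Duality.} The other coordinates lie in $V=\{u\in\mathbb{Z}:\operatorname{avg}_{\xi\in U}\cos(4\pi\xi u)\ge\frac12\}$. For $u\in V$ the Fourier coefficient of $\mathbf{1}_U/\nu(U)$ at $2u$ has modulus at least $\frac12$, and by Parseval's identity the squares of all the coefficients sum to $1/\nu(U)$. Hence $|V|\le4/\nu(U)$, which proves the claim.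

With $k=1$ each coordinate has $8/\tau$ possible values, and $(8/\tau)^n\tau^{n-1}$ is not small. With $k\approx n^{1/4}$ the number of values drops by a factor $n^{1/4}$, at the price of $O(\sqrt n\log n)$ exceptional coordinates when $\tau$ is polynomial in $1/n$.

Three things are missing for Proposition~\ref{prop:count}(ii). For complex $v$ and a positive scale $r$, the frequencies range over the disc $D(1/r)$, which is not a group; Section~\ref{sec:sumset} supplies a substitute for Theorem~\ref{thm:kneser}. For general laws, $|\sin|$ is replaced by a subadditive function depending on the law of $x_p$. Finally, $V$ depends on $v$ through $U$, so the claim does not yet bound the number of vectors $v$; we show by random sampling that a few sets $V$ serve all $v$.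

\section{Growth of sumsets inside a disc}\label{sec:sumset}

In the plane, $kT$ contains the dilate of $T$ by $k$ and so has area at least $k^2\lambda(T)$. This is not what we need: the coordinates of $v$ are resolved only up to an error of order $r$, which is invisible only to frequencies of modulus $O(1/r)$. We need growth inside a disc comparable to the one containing $T$.

\begin{lemma}\label{lem:sumset}
Let $T\subset D(\rho)$ be compact with $T=-T$, $0\in T$ and $\lambda(T)>0$, and let $k\ge1$ be an integer. Then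
\[
\lambda\big(7kT\cap D(2\rho)\big)\ge\min\big(k\lambda(T)/9,\ \rho^2/4\big).
\]
\end{lemma}

Linear growth is the truth here: for the thin rectangle $T=[-\rho/2,\rho/2]\times[-h,h]$ the set $7kT\cap D(2\rho)$ lies in $[-2\rho,2\rho]\times[-7kh,7kh]$, of area $28k\lambda(T)$.

The idea is to apply Theorem~\ref{thm:kneser} on a torus $\mathbb{C}/\Gamma$ whose fundamental domain lies in $D(2\rho)$. Bringing a point of $kT$ back to the fundamental domain subtracts a lattice vector, and the result must still be a sum of $O(k)$ elements of $T$. So $\Gamma$ is generated by multiples of elements of $T$, and these are chosen extremal so that few of them are needed and $T$ does not wrap around the torus many times.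

\begin{proof}
Multiplying $T$ by a unimodular number changes neither the hypotheses nor the conclusion, so we may assume that a point $t_1\in T$ of maximal modulus is a positive real number. Let $h=\max_{\xi\in T}|\operatorname{Im}\xi|$, which is positive since $\lambda(T)>0$, and by symmetry choose $t_2\in T$ with $\operatorname{Im}t_2=h$. Then
\[
T\subset[-t_1,t_1]\times[-h,h],\qquad h\le t_1\le\rho .
\]
Put $N_1=\min(k,\lfloor\rho/t_1\rfloor)\ge1$, $N_2=\min(k,\lfloor\rho/h\rfloor)\ge1$ and $\Gamma=\mathbb{Z}N_1t_1+\mathbb{Z}N_2t_2$. The rectangle $F=[0,N_1t_1)\times[0,N_2h)\subset[0,\rho]^2\subset D(2\rho)$ is a fundamental domain: for $\xi\in\mathbb{C}$ a unique multiple of $N_2t_2$ brings the imaginary part into $[0,N_2h)$, and then a unique multiple of $N_1t_1$ brings the real part into $[0,N_1t_1)$. Let $\pi:\mathbb{C}\to\mathbb{C}/\Gamma$ be the projection and $\nu$ the Haar measure of total mass $\lambda(F)=N_1N_2t_1h$, so that $\pi$ restricted to $F$ is a measure-preserving bijection.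

\emph{$\pi$ is at most $9$-to-$1$ on $T$.} Points of $T$ with the same image have imaginary parts in $[-h,h]$ that differ by multiples of $N_2h\ge h$: at most $3$ values. Those with the same imaginary part have real parts in $[-t_1,t_1]$ that differ by multiples of $N_1t_1\ge t_1$: at most $3$ values. Hence $\nu(\pi(T))\ge\lambda(T)/9$, and Theorem~\ref{thm:kneser} gives
\[
\nu(\pi(kT))=\nu(k\pi(T))\ge\min\big(k\lambda(T)/9,\ \lambda(F)\big).
\]

\emph{Representatives lie in $7kT$.} Since $0\in T=-T$, we have $jt\in k'T$ whenever $t\in T$ and $j\in\mathbb{Z}$, $|j|\le k'$. Let $\xi\in kT$ and let $\zeta=\xi-qN_2t_2-pN_1t_1\in F$ with $p,q\in\mathbb{Z}$. As $|\operatorname{Im}\xi|\le kh$ and $0\le\operatorname{Im}\zeta<N_2h$, we get $|q|N_2\le k+N_2\le2k$, so $\xi-qN_2t_2\in3kT$. This point has real part at most $3kt_1$ in modulus, and $0\le\operatorname{Re}\zeta<N_1t_1$, so $|p|N_1\le3k+N_1\le4k$ and $\zeta\in7kT$. Therefore $\lambda(7kT\cap F)\ge\nu(\pi(kT))$.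

\emph{The area of $F$.} If $N_1=k$ or $N_2=k$, then $\lambda(F)\ge kt_1h\ge k\lambda(T)/4$. Otherwise $N_1=\lfloor\rho/t_1\rfloor\ge\rho/(2t_1)$ and $N_2=\lfloor\rho/h\rfloor\ge\rho/(2h)$, so $\lambda(F)\ge\rho^2/4$.
\end{proof}

\section{Proof of Proposition~\ref{prop:count}}\label{sec:countproof}

In this section $C$ denotes constants depending only on $a',c_1,\gamma,r_0,p_0,\Lambda$, which may change from line to line. We call $v$ \emph{concentrated} if $\|v\|_2\le n^{c_1}$ and $Q(v;r)\ge\tau$. Put
\begin{equation}\label{eq:constants}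
p_1=\frac{p_0}2,\quad\eta=\frac{p_1}{60},\quad c_0=\frac{\sqrt{\eta/8}}{\Lambda}<1,\quad C_*=\max\Big(1,\frac{\sqrt2}{r_0},\frac{960\pi^2}{p_1r_0^2c_0^2}\Big).
\end{equation}

\subsection{Large concentration: few large coordinates}

For a real random variable $Z$ let $Q^{\mathbb{R}}(Z;\delta)=\sup_{y\in\mathbb{R}}\mathbb{P}(y\le Z\le y+\delta)$.

\begin{theorem}[Kolmogorov--Rogozin inequality, see {\cite[Ch.~III]{petrov}}]\label{thm:KR}
There is an absolute constant $C_3$ such that for independent real random variables $Z_1,\dots,Z_n$ and $0<\delta_p\le\delta$,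
\[
Q^{\mathbb{R}}\Big(\sum_pZ_p;\delta\Big)\le C_3\,\delta\,\Big(\sum_p\delta_p^2\big(1-Q^{\mathbb{R}}(Z_p;\delta_p)\big)\Big)^{-1/2}.
\]
\end{theorem}

In words: $N$ summands that are spread out at scale $\delta$ force concentration $O(N^{-1/2})$ at that scale.

\begin{proof}[Proof of Proposition~\ref{prop:count}\textup{(i)}]
Let $v$ be concentrated, call $p$ \emph{large} if $|v_p|\ge\sqrt2\,r/r_0$, and let $N$ be the number of large indices. Let $p$ be large, and suppose that both $Q^{\mathbb{R}}(\operatorname{Re}(x_pv_p);2r)$ and $Q^{\mathbb{R}}(\operatorname{Im}(x_pv_p);2r)$ exceed $1-p_0/2$. Then $x_pv_p$ lies in a fixed square of side $2r$, hence in a disc of radius $\sqrt2\,r$, with probability more than $1-p_0$. So $x_p$ lies with that probability in a disc of radius $\sqrt2\,r/|v_p|\le r_0$, against (H). Consequently, for one of the two choices $Z_p=\operatorname{Re}(x_pv_p)$ for all $p$, or $Z_p=\operatorname{Im}(x_pv_p)$ for all $p$, at least $N/2$ indices have $1-Q^{\mathbb{R}}(Z_p;2r)\ge p_0/2$. A disc of radius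 $r$ projects onto an interval of length $2r$, so if $N\ge1$, Theorem~\ref{thm:KR} with $\delta=\delta_p=2r$ gives
\[
\tau\le Q(v;r)\le Q^{\mathbb{R}}\Big(\sum_pZ_p;2r\Big)\le C_3(Np_0/4)^{-1/2}.
\]
Thus $N\le4C_3^2\tau^{-2}/p_0\le4C_3^2n^{1/4}/p_0$. Let $N_0$ be the integer part of the last quantity and let $\mathcal{N}$ consist of the vectors with at most $N_0$ nonzero coordinates, all in $r\mathbb{Z}[\mathrm{i}]\cap D(2n^{c_1})$. Rounding the large coordinates of $v$ to $r\mathbb{Z}[\mathrm{i}]$ (the rounded values have modulus at most $n^{c_1}+1\le2n^{c_1}$) and replacing the others by $0$ gives a point of $\mathcal{N}$ at distance at most $\max(1,\sqrt2/r_0)\,r\le C_*r$. Finally $|\mathcal{N}|\le(n+1)^{N_0}(4n^{c_1+\gamma}+1)^{2N_0}\le\exp(Cn^{1/4}\log n)$.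
\end{proof}

\subsection{The Fourier bound and the functions $\psi_p$}

We turn to (ii) and follow the model case. For a complex random variable $Z$ let $\phi_Z(\xi)=\mathbb{E}e^{\mathrm{i}\operatorname{Re}(\xi Z)}$, $\xi\in\mathbb{C}$. This is the characteristic function of $Z$ as a vector in $\mathbb{R}^2$, because $\operatorname{Re}(\xi z)$ is the Euclidean inner product of $\xi$ and $\bar z$.

\begin{lemma}\label{lem:fourier}
For every $r>0$,
\[
\sup_{z\in\mathbb{C}}\mathbb{P}(|Z-z|\le r)\le\pi r^2\int_{D(1/r)}|\phi_Z(\xi)|\,d\lambda(\xi).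
\]
\end{lemma}

\begin{proof}
Let $\mathcal{K}=\mathbf{1}_{D(1/2)}*\mathbf{1}_{D(1/2)}$. It is supported in $D(1)$, satisfies $0\le\mathcal{K}\le\pi/4$, and
\[
\widehat{\mathcal{K}}(z):=\int\mathcal{K}(\xi)e^{\mathrm{i}\operatorname{Re}(\xi z)}\,d\lambda(\xi)=\Big(\int_{D(1/2)}\cos\operatorname{Re}(\xi z)\,d\lambda(\xi)\Big)^2\ge0,
\]
the sine part vanishing by the symmetry of the disc. For $|z|\le1$ and $|\xi|\le\frac12$ we have $|\operatorname{Re}(\xi z)|\le\frac12$, so $\widehat{\mathcal{K}}(z)\ge(\frac\pi4\cos\frac12)^2\ge\frac14$. Hence, by Fubini's theorem,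
\[
\mathbb{P}(|Z-z|\le r)\le4\,\mathbb{E}\widehat{\mathcal{K}}\Big(\frac{Z-z}r\Big)\le4\int\mathcal{K}(\xi)|\phi_Z(\xi/r)|\,d\lambda(\xi)\le\pi\int_{D(1)}|\phi_Z(\xi/r)|\,d\lambda(\xi),
\]
and the substitution $\xi\mapsto r\xi$ finishes the proof.
\end{proof}

To bound $|\phi_{x_p}|$ we symmetrize. Let $x_p'$ be an independent copy of $x_p$, let $y_p=x_p-x_p'$ and let $G_p$ be the event $r_0<|y_p|\le2\Lambda$. Conditioning on $x_p'$, the first half of (H) gives $\mathbb{P}(|y_p|>r_0)\ge p_0$; the second half gives $\mathbb{P}(|y_p|>2\Lambda)\le p_0/2$. So $\mathbb{P}(G_p)\ge p_1$. The substitute for $|\sin|$ is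
\[
\psi_p(u)=\Big(\mathbb{E}\big[\sin^2\big(\tfrac12\operatorname{Re}(uy_p)\big);G_p\big]\Big)^{1/2},\qquad u\in\mathbb{C},
\]
where $\mathbb{E}[W;G]=\mathbb{E}[W\mathbf{1}_G]$. The upper cutoff in $G_p$ makes $\psi_p$ Lipschitz; the lower cutoff is used in Lemma~\ref{lem:dual}.

\begin{lemma}\label{lem:psi}
The function $\psi_p$ is even, $0\le\psi_p\le1$, $\psi_p(0)=0$, and for all $u,u'\in\mathbb{C}$
\[
\psi_p(u+u')\le\psi_p(u)+\psi_p(u'),\qquad|\psi_p(u)-\psi_p(u')|\le\Lambda|u-u'|,\qquad|\phi_{x_p}(u)|\le e^{-\psi_p(u)^2}.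
\]
\end{lemma}

\begin{proof}
Subadditivity follows from $|\sin(s+t)|\le|\sin s|+|\sin t|$ and Minkowski's inequality in $L^2$. On $G_p$ we have $|\sin(\frac12\operatorname{Re}(uy_p))|\le\frac12|u||y_p|\le\Lambda|u|$, so $\psi_p(u)\le\Lambda|u|$, and $|\psi_p(u)-\psi_p(u')|\le\psi_p(u-u')$ by subadditivity and evenness. Finally
\[
|\phi_{x_p}(u)|^2=\mathbb{E}\cos\operatorname{Re}(uy_p)=1-2\,\mathbb{E}\sin^2\big(\tfrac12\operatorname{Re}(uy_p)\big)\le1-2\psi_p(u)^2\le e^{-2\psi_p(u)^2}.\qedhere
\]
\end{proof}

\subsection{The frequency set of a concentrated vector}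

Let $\rho=1/r$ and $k=\lceil n^{1/4}\rceil$, and fix a concentrated $v$. The function $\Psi(\xi)=\big(\sum_p\psi_p(\xi v_p)^2\big)^{1/2}$ is even, continuous, vanishes at $0$, and is subadditive by Lemma~\ref{lem:psi} and the triangle inequality in $\mathbb{R}^n$. By independence the characteristic function of $\sum_px_pv_p$ is $\prod_p\phi_{x_p}(\xi v_p)$, so Lemmas~\ref{lem:fourier} and~\ref{lem:psi} give
\[
\tau\le\pi r^2\int_{D(\rho)}e^{-\Psi(\xi)^2}\,d\lambda(\xi).
\]
Let $s_0=\log(2\pi^2/\tau)\le C\log n$ and $T=\{\xi\in D(\rho):\Psi(\xi)^2\le s_0\}$. The complement of $T$ in $D(\rho)$ contributes at most $\pi r^2\cdot\pi\rho^2e^{-s_0}=\tau/2$, so $\lambda(T)\ge\tau\rho^2/(2\pi)$. The set $T$ is compact, symmetric and contains $0$. By Lemma~\ref{lem:sumset}, the inequality $18\pi<60$ and subadditivity, the compact set $U=7kT\cap D(2\rho)$ satisfies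
\begin{equation}\label{eq:U}
\lambda(U)\ge\tfrac1{60}\rho^2\min(1,k\tau),\qquad\Psi^2\le49k^2s_0\ \text{ on }U .
\end{equation}
Define
\[
\Phi_p(u)=\frac1{\lambda(U)}\int_U\psi_p(\xi u)^2\,d\lambda(\xi),\qquad u\in\mathbb{C},
\]
and call $p$ \emph{good} if $\Phi_p(v_p)\le\eta$. Since $\sum_p\Phi_p(v_p)\le49k^2s_0$, at most
\[
n'=\lfloor49k^2s_0/\eta\rfloor\le C\sqrt n\log n
\]
indices are not good. The number $n'$ does not depend on $v$.

\subsection{Dual sets are small}

\begin{lemma}\label{lem:dual}
Let $V_p=\{u\in\mathbb{C}:\Phi_p(u)\le15\eta\}$. Then $\lambda(V_p)\le16\pi^2/\big(p_1r_0^2\lambda(U)\big)$.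
\end{lemma}

\begin{proof}
Let $H(z)=\lambda(U)^{-1}\int_Ue^{\mathrm{i}\operatorname{Re}(\xi z)}\,d\lambda(\xi)$. Plancherel's theorem in $\mathbb{R}^2$, $\int|\widehat f|^2=(2\pi)^2\int|f|^2$, applied to $f=\mathbf{1}_U/\lambda(U)$ gives $\int|H|^2\,d\lambda=4\pi^2/\lambda(U)$. From $\sin^2(\theta/2)=(1-\cos\theta)/2$ we get $2\Phi_p(u)=\mathbb{P}(G_p)-\mathbb{E}[\operatorname{Re}H(uy_p);G_p]$. For $u\in V_p$, since $30\eta=p_1/2\le\frac12\mathbb{P}(G_p)$, this gives $\mathbb{E}[\operatorname{Re}H(uy_p);G_p]\ge\frac12\mathbb{P}(G_p)$, and by the Cauchy--Schwarz inequality $\mathbb{E}[|H(uy_p)|^2;G_p]\ge\frac14\mathbb{P}(G_p)\ge p_1/4$. Integrate over $u\in V_p$ and substitute $z=uy_p$, of Jacobian $|y_p|^2>r_0^2$ on $G_p$: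
\[
\frac{p_1}4\lambda(V_p)\le\mathbb{E}\Big[\int_{\mathbb{C}}|H(uy_p)|^2\,d\lambda(u);G_p\Big]=\mathbb{E}\big[|y_p|^{-2};G_p\big]\frac{4\pi^2}{\lambda(U)}\le\frac{4\pi^2}{r_0^2\lambda(U)}.\qedhere
\]
\end{proof}

To turn area into a count we use that $\Phi_p$ is stable at scale $r$; this is where $U\subset D(2\rho)$ matters. If $|u-u'|\le c_0r$ and $\xi\in U$, then $\psi_p(\xi u')\le\psi_p(\xi u)+2\Lambda c_0$, and squaring with $(s+t)^2\le2s^2+2t^2$ and $8\Lambda^2c_0^2=\eta$ gives
\begin{equation}\label{eq:stable}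
\Phi_p(u')\le2\Phi_p(u)+\eta\qquad\text{whenever }|u-u'|\le c_0r .
\end{equation}
Let $\mathcal{G}=c_0r\mathbb{Z}[\mathrm{i}]\cap D(2n^{c_1})$, so $|\mathcal{G}|\le n^C$. If $g\in\mathcal{G}$ has $\Phi_p(g)\le7\eta$, then by \eqref{eq:stable} the half-open square of side $c_0r$ centered at $g$ lies in $V_p$. These squares are disjoint, so Lemma~\ref{lem:dual}, \eqref{eq:U} and \eqref{eq:constants} give, for every $p$,
\begin{equation}\label{eq:M}
\#\{g\in\mathcal{G}:\Phi_p(g)\le7\eta\}\le\frac{\lambda(V_p)}{c_0^2r^2}\le C_*\max\Big(1,\frac1{k\tau}\Big)=:\mathcal{M}.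
\end{equation}
Let $g_p$ be a point of $c_0r\mathbb{Z}[\mathrm{i}]$ nearest to $v_p$. Then $|v_p-g_p|\le c_0r\le1$, so $g_p\in\mathcal{G}$, and by \eqref{eq:stable}
\begin{equation}\label{eq:good}
\Phi_p(g_p)\le3\eta\qquad\text{for every good }p .
\end{equation}

\subsection{Few frequency sets suffice}

By \eqref{eq:M} and \eqref{eq:good}, a good coordinate has at most $\mathcal{M}$ possible roundings once $U$ is known. But $U$ depends on $v$, and there are far too many possible sets $U$. What matters about $U$ is only the polynomially many numbers $\Phi_p(g)$, up to an error of order $\eta$, and these are averages of bounded functions; $O(\log n)$ sample points recover all of them. The gap between $3\eta$ and $7\eta$ leaves room for the error. Recall Hoeffding's inequality: if $W_1,\dots,W_d$ are i.i.d.\ with values in $[0,1]$, then $\mathbb{P}\big(|\frac1d\sum_sW_s-\mathbb{E}W_1|>\eta\big)\le2e^{-2d\eta^2}$.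

Let $d$ be the least integer with $2n|\mathcal{G}|e^{-2d\eta^2}<1$; then $d\le C\log n$. Let $\xi_1,\dots,\xi_d$ be i.i.d.\ uniform on $U$. By a union bound over $p\le n$ and $g\in\mathcal{G}$, some outcome satisfies $|\frac1d\sum_s\psi_p(\xi_sg)^2-\Phi_p(g)|\le\eta$ for all $p$ and $g$. Let $\varepsilon=\eta/(4\Lambda n^{c_1})\le1$ and $\mathcal{X}=\varepsilon\mathbb{Z}[\mathrm{i}]\cap D(2\rho+1)$, so $|\mathcal{X}|\le n^C$, and round each $\xi_s$ to $\xi_s'\in\mathcal{X}$ with $|\xi_s-\xi_s'|\le\varepsilon$. For $g\in\mathcal{G}$ this changes $\psi_p(\xi_sg)$ by at most $\Lambda\varepsilon\cdot2n^{c_1}=\eta/2$, hence its square by at most $\eta$, as $\psi_p\le1$. Thus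
\begin{equation}\label{eq:sample}
\Big|\frac1d\sum_{s=1}^d\psi_p(\xi_s'g)^2-\Phi_p(g)\Big|\le2\eta\qquad(p\le n,\ g\in\mathcal{G}).
\end{equation}
For an arbitrary tuple $\zeta=(\zeta_1,\dots,\zeta_d)\in\mathcal{X}^d$ define, without reference to $v$ or $U$,
\[
\Gamma_p(\zeta)=\Big\{g\in\mathcal{G}:\frac1d\sum_{s=1}^d\psi_p(\zeta_sg)^2\le5\eta\Big\}.
\]
For the tuple $\xi'$ built from $v$, \eqref{eq:sample} shows that $\Phi_p\le7\eta$ on $\Gamma_p(\xi')$, so $|\Gamma_p(\xi')|\le\mathcal{M}$ for all $p$ by \eqref{eq:M}; and with \eqref{eq:good} it shows that $g_p\in\Gamma_p(\xi')$ for all good $p$.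

\begin{proof}[Proof of Proposition~\ref{prop:count}\textup{(ii)}]
Let $\mathcal{N}$ be the set of all $g\in\mathcal{G}^n$ for which there are a tuple $\zeta\in\mathcal{X}^d$ with $|\Gamma_p(\zeta)|\le\mathcal{M}$ for all $p$, and a set $J\subset\{1,\dots,n\}$ with $|J|\le n'$, such that the $p$-th coordinate of $g$ lies in $\Gamma_p(\zeta)$ for every $p\notin J$. It depends only on $n,r,\tau$ and the laws of the $x_p$. For a concentrated $v$, the rounded vector $(g_p)_p$ belongs to $\mathcal{N}$, with $\zeta=\xi'$ and $J$ the set of indices that are not good, and it is within $\ell^\infty$-distance $r\le C_*r$ of $v$. Counting the choices of $\zeta$, of $J$, of the values on $J$ and of the values off $J$,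
\[
|\mathcal{N}|\le|\mathcal{X}|^d\,(n+1)^{n'}\,|\mathcal{G}|^{n'}\,\mathcal{M}^n\le e^{C\log^2n}\,e^{C\sqrt n\log^2n}\,\mathcal{M}^n ,
\]
and $\mathcal{M}\le C_*\max(1,n^{-1/4}/\tau)$ because $k\ge n^{1/4}$.
\end{proof}

\section{Proof of Theorem~\ref{thm:general}}\label{sec:proofgeneral}

``For $n$ large'' means for $n$ above a threshold depending only on $a,B,c,c_1,r_0,p_0,\Lambda$. Let $M=Y+A$, with rows $M_i=R_iA_i+a_i$, let $a'=a+2$, and define the scales
\[
\beta_t=n^{-c_1-1-(L-t)\Delta}\qquad(0\le t\le L),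
\]
so that $\beta_0=n^{1/2-b}$, $\beta_{t+1}=n^\Delta\beta_t$ and $\beta_L=n^{-c_1-1}$. The bottom scale is the one produced by Lemma~\ref{lem:reduction}; the top scale is still fine enough for (H) to apply (Step 4). For a unit vector $w$ let
\[
Q_i(w;\beta)=\sup_{z\in\mathbb{C}}\mathbb{P}(|R_iA_iw-z|\le\beta),\qquad h_t(w)=\max_{1\le i\le n}Q_i(w;\beta_t).
\]
Thus $Q_i(w;\beta)$ is the concentration function of the vector $A_iw$ with respect to the entries of $R_i$, and $h_0(w)\le h_1(w)\le\dots\le h_L(w)\le1$.

\medskip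
\noindent\textbf{Step 1: reduction.} Let $w^{(k)}$ be as in Lemma~\ref{lem:reduction}; it is a Borel function of $(R_i)_{i\ne k}$. Let $f_k(w)=\mathbb{P}(|M_kw|\le\beta_0)$, a Borel function of $w$ with $f_k(w)\le Q_k(w;\beta_0)\le h_0(w)$. Let $\Omega_k$ be the event that $\|R_i\|_2\le n^B$ for all $i\ne k$, and let
\[
E_k=\Omega_k\cap\{f_k(w^{(k)})\ge n^{-a'}\}.
\]
By Lemma~\ref{lem:reduction} and the independence of $R_k$ from the other rows, the probability in Theorem~\ref{thm:general} is at most
\begin{equation}\label{eq:step1}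
\sum_{k}\mathbb{E}\big[f_k(w^{(k)});\Omega_k\big]\le\sum_k\big(n^{-a'}+\mathbb{P}(E_k)\big)=n^{-a-1}+\sum_k\mathbb{P}(E_k).
\end{equation}
We fix $k$ and show that $\mathbb{P}(E_k)\le e^{-p_0n/2}$ for $n$ large.

\medskip
\noindent\textbf{Step 2: a scale, a level and a row.} Let $w$ be a unit vector with $h_0(w)\ge n^{-a'}$. There is $t\in\{0,\dots,L-1\}$ with
\begin{equation}\label{eq:nojump}
h_{t+1}(w)\le n^{1/16}h_t(w),
\end{equation}
for otherwise $h_L(w)>n^{L/16}h_0(w)\ge n^{L/16-a'}\ge1$. Since $n^{-a'}\le h_t(w)\le1$, there is $\tau=2^{-s}$, $s\ge0$ an integer, with $\tau\le h_t(w)<2\tau$, and $\tau>\frac12n^{-a'}$. Let $j$ be a row attaining the maximum in $h_t(w)$. For each triple $(t,\tau,j)$ with $0\le t<L$, $\tau=2^{-s}>\frac12n^{-a'}$ and $1\le j\le n$, let $W_{t,\tau,j}$ be the set of unit vectors $w$ that satisfy \eqref{eq:nojump}, $h_t(w)<2\tau$ and $Q_j(w;\beta_t)\ge\tau$. On $E_k$ the vector $w^{(k)}$ lies in one of these sets. There are at most $Ln(a'\log_2n+2)$ triples.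

\medskip
\noindent\textbf{Step 3: a net for $W_{t,\tau,j}$.} Let $\mathcal{N}$ be given by Proposition~\ref{prop:count} for the entries of $R_j$, with $r=\beta_t$ and $\gamma=c_1+1+L\Delta$. For $w\in W_{t,\tau,j}$ the vector $A_jw$ has norm at most $n^{c_1}$ and concentration at least $\tau$ at scale $\beta_t$, so it is within $\ell^\infty$-distance $C_*\beta_t$ of $\mathcal{N}$. We need net points that belong to $W_{t,\tau,j}$ themselves, in order to use \eqref{eq:nojump} for them. So for each $v'\in\mathcal{N}$ for which some $w\in W_{t,\tau,j}$ has $\|A_jw-v'\|_\infty\le C_*\beta_t$, select one such $w$. This gives a deterministic set $\mathcal{W}_{t,\tau,j}\subset W_{t,\tau,j}$ with at most $|\mathcal{N}|$ points, and every $w\in W_{t,\tau,j}$ has a $w'\in\mathcal{W}_{t,\tau,j}$ with $\|A_j(w-w')\|_\infty\le2C_*\beta_t$. Using $s(A_j)\ge n^{-c_1}$,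
\[
\|w-w'\|_2\le n^{c_1}\|A_j(w-w')\|_2\le2C_*n^{c_1+1/2}\beta_t .
\]
On $E_k$ take $w=w^{(k)}$. For $i\ne k$ we have $\|M_i\|_2\le\|R_i\|_2\|A_i\|+\|A\|\le n^{B+c_1}+n^c\le2n^{B+c+c_1}$ and $M_iw=0$, so
\[
|M_iw'|=|M_i(w'-w)|\le4C_*n^{B+c+2c_1+1/2}\beta_t\le n^\Delta\beta_t=\beta_{t+1}
\]
for $n\ge16C_*^2$. Hence $E_k$ is covered by the events $\{|M_iw'|\le\beta_{t+1}\text{ for all }i\ne k\}$. The rows are independent and each $w'$ is deterministic, so
\begin{equation}\label{eq:union}
\mathbb{P}(E_k)\le\sum_{(t,\tau,j)}\ \sum_{w'\in\mathcal{W}_{t,\tau,j}}\ \prod_{i\ne k}Q_i(w';\beta_{t+1}).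
\end{equation}

\noindent\textbf{Step 4: two bounds for the product.} Let $w'\in W_{t,\tau,j}$. First, by \eqref{eq:nojump} every factor is at most $h_{t+1}(w')\le2n^{1/16}\tau$, and $2n^{1/16}\tau\ge n^{-a'}$, so
\begin{equation}\label{eq:prod1}
\prod_{i\ne k}Q_i(w';\beta_{t+1})\le(2n^{1/16}\tau)^{n-1}\le n^{a'}(2n^{1/16}\tau)^n .
\end{equation}
Second, $\|A_iw'\|_2\ge n^{-c_1}$, so some coordinate of $A_iw'$ has modulus at least $n^{-c_1-1/2}$. Conditioning on the other entries of $R_i$, the event $|R_iA_iw'-z|\le\beta_{t+1}$ confines the remaining entry to a disc of radius at most $\beta_Ln^{c_1+1/2}=n^{-1/2}\le r_0$ for $n\ge r_0^{-2}$. By (H),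
\begin{equation}\label{eq:prod2}
\prod_{i\ne k}Q_i(w';\beta_{t+1})\le(1-p_0)^{n-1}\le e^{-p_0(n-1)} .
\end{equation}

If $\tau\ge n^{-1/8}$, Proposition~\ref{prop:count}(i) and \eqref{eq:prod2} bound the inner sum in \eqref{eq:union} by $\exp\big(Cn^{1/4}\log n-p_0(n-1)\big)$. If $\tau<n^{-1/8}$, Proposition~\ref{prop:count}(ii) and \eqref{eq:prod1} bound it by
\[
n^{a'}e^{C\sqrt n\log^2n}\big(2C_*n^{1/16}\max(\tau,n^{-1/4})\big)^n\le n^{a'}e^{C\sqrt n\log^2n}\big(2C_*n^{-1/16}\big)^n :
\]
the gain of at least $n^{-1/8}$ per coordinate beats the loss $n^{1/16}$ from the change of scale and the constant $2C_*$. In both cases the inner sum is at most $e^{-3p_0n/4}$ for $n$ large, and summing over the $O(n\log n)$ triples gives $\mathbb{P}(E_k)\le e^{-p_0n/2}$. By \eqref{eq:step1}, the probability in Theorem~\ref{thm:general} is at most $n^{-a-1}+ne^{-p_0n/2}\le\frac12n^{-a}$ for $n$ large. \qed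

\begin{remark}[Where the hypotheses enter]\label{rem:hyp}
The bounds on $\|A\|$ and on $\|R_i\|_2$ are used only in Step 3, to bound $\|M_i\|_2$; Theorem~\ref{thm:converse} shows that the resulting dependence of $b$ on $c$ is real. The upper bound on $\|A_i\|$ is used there and in the norm condition of Proposition~\ref{prop:count}. The lower bound on $s(A_i)$ is used to pull the net back through $A_j$ and in \eqref{eq:prod2}. A polynomial lower bound cannot be dropped: if $A=0$ and $A_k=\theta_nI$, then $s(Y)\le\theta_n\|X\|\le\theta_nn^{B+1/2}$ on the event $\max_k\|R_k\|_2\le n^B$, which is sure for Rademacher entries and $B=\frac12$, so no $b$ works when $\theta_n$ decays superpolynomially. The first half of (H) is used in \eqref{eq:prod2} and in both parts of Proposition~\ref{prop:count}; without it all entries could equal $1$, and $X$ would have rank one. The second half of (H) serves only to make $\psi_p$ Lipschitz while keeping $\mathbb{P}(G_p)\ge p_1$.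
\end{remark}

\section{The exponent must grow with $a$ and $c$}\label{sec:converse}

The mechanism behind Theorem~\ref{thm:converse} is visible for $n=2$, where $s(M)\|M\|=|\det M|$. Let $A=\operatorname{diag}(\alpha,\Theta)$ with $\Theta$ large and $M=X+A$, so $\|M\|\ge\Theta-1$ and $\det M=(x_{11}+\alpha)(\Theta+x_{22})-x_{12}x_{21}$. With $\alpha=-1$, on the event $x_{11}=1$, of probability $\frac12$, we have $|\det M|=1$ and $s(M)\le1/(\Theta-1)$. With $\alpha=-1+1/\Theta$, on the event $x_{11}=1$, $x_{12}x_{21}=1$, of probability $\frac14$, we have $\det M=x_{22}/\Theta$ and $s(M)\le1/(\Theta(\Theta-1))$. The adversary guesses the value of a discrete random quantity and cancels one more order in $1/\Theta$. In dimension $n$ the quantities to be guessed are integers of polynomial size, so each guess costs only a polynomial factor in the probability.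

\begin{proof}[Proof of Theorem~\ref{thm:converse}]
Let $\Theta=n^c$ and $A=\operatorname{diag}(\alpha,\Theta,\dots,\Theta)$, with a real $\alpha\in[-2,2]$ chosen at the end; $\|A\|=n^c$ once $n^c\ge2$. Write
\[
X=\begin{pmatrix}x_{11}&y\\x&X'\end{pmatrix}
\]
with a row $y$ and a column $x$ of length $n-1$. There is an absolute constant $C_0\ge1$ such that the event $\Omega=\{\|X'\|\le C_0\sqrt n\}$ has probability tending to $1$ \cite[Thm.~4.4.5]{vershynin}; so $\mathbb{P}(\Omega)\ge\frac12$ for $n$ large. Since $c>\frac12$, also $C_0\sqrt n\le\Theta/2$ for $n$ large, and on $\Omega$ the matrix $\Theta I+X'$ is invertible with $\|(\Theta I+X')^{-1}\|\le2/\Theta$.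

\emph{The test vector.} On $\Omega$ let $u=-(\Theta I+X')^{-1}x$ and let $w$ be the column with first coordinate $1$ followed by $u$; then $\|w\|_2\ge1$. Coordinates $2,\dots,n$ of $(X+A)w$ form the vector $x+(\Theta I+X')u=0$, and the first coordinate is $x_{11}+\alpha+yu$. Hence $s(X+A)\le|x_{11}+\alpha+yu|$. The identity
\[
(\Theta I+X')^{-1}=\sum_{q=0}^{\ell-1}(-1)^q\Theta^{-q-1}X'^q+(-1)^\ell\Theta^{-\ell}X'^\ell(\Theta I+X')^{-1},
\]
checked by multiplying by $\Theta I+X'$ and telescoping, gives
\begin{equation}\label{eq:neumann}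
yu=-\sum_{q=0}^{\ell-1}(-1)^q\Theta^{-q-1}I_q-(-1)^\ell\Theta^{-\ell}J,\qquad I_q=yX'^qx\in\mathbb{Z},\quad J=yX'^\ell(\Theta I+X')^{-1}x .
\end{equation}

\emph{Sizes.} Given $(X',x)$, the row $y$ is a Rademacher vector, so $\mathbb{E}(y\sigma)^2=\|\sigma\|_2^2$ for a fixed real column $\sigma$. On $\Omega$ this gives $\mathbb{E}[I_q^2\mid X',x]\le C_0^{2q}n^{q+1}$ and $\mathbb{E}[J^2\mid X',x]\le4C_0^{2\ell}n^{\ell+1}/\Theta^2$. Let $C_\ell=C_0^\ell\sqrt{2(\ell+4)}$. By Chebyshev's inequality and a union bound, given $(X',x)$ with $X'$ in $\Omega$, the bounds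
\begin{equation}\label{eq:sizes}
|I_q|\le C_\ell n^{(q+1)/2}\quad(0\le q<\ell),\qquad|J|\le C_\ell n^{(\ell+1)/2}/\Theta
\end{equation}
all hold with probability at least $1-(\ell+4)C_0^{2\ell}/C_\ell^2=\frac12$. As $x_{11}$ is independent of $(y,x,X')$, the event $E$ that $\Omega$, \eqref{eq:sizes} and $x_{11}=1$ hold has probability at least $\frac18$.

\emph{The guess.} On $E$ the integer tuple $(I_0,\dots,I_{\ell-1})$ takes at most
\[
\prod_{q<\ell}\big(2C_\ell n^{(q+1)/2}+1\big)\le(2C_\ell+1)^\ell\,n^{\ell(\ell+1)/4}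
\]
values. So there is a fixed tuple $(i_q)$ with $|i_q|\le C_\ell n^{(q+1)/2}$ such that $E'=E\cap\{I_q=i_q\text{ for all }q<\ell\}$ has probability at least $\kappa n^{-\ell(\ell+1)/4}$, where $\kappa=\frac18(2C_\ell+1)^{-\ell}$. None of this involves $\alpha$. Choose
\[
\alpha=-1+\sum_{q<\ell}(-1)^q\Theta^{-q-1}i_q .
\]
Then $|\alpha+1|\le\sum_{q<\ell}C_\ell n^{(q+1)(1/2-c)}\le\ell C_\ell n^{1/2-c}\le1$ for $n$ large. On $E'$ everything in $x_{11}+\alpha+yu$ cancels except the last term of \eqref{eq:neumann}, so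
\[
s(X+A)\le\Theta^{-\ell}|J|\le C_\ell n^{(\ell+1)/2}\Theta^{-\ell-1}=C_\ell n^{-(\ell+1)(c-1/2)} .
\]
This is the first claim.

\emph{Admissible exponents.} The Rademacher law has mean $0$ and unit variance, and $A_k=I$ satisfies \eqref{eq:Ak} when $s_-\le1\le s_+$. If $b<(\ell+1)(c-\frac12)$ and $a>\ell(\ell+1)/4$, then for $n$ large $C_\ell n^{-(\ell+1)(c-1/2)}\le n^{-b}$ and
\[
\mathbb{P}\big(s(X+A)\le n^{-b}\big)\ge\kappa n^{-\ell(\ell+1)/4}>n^{-a},
\]
so $b$ is not admissible (take $K=1$). The case $\ell=0$ gives $b\ge c-\frac12$ for every $a>0$. For the rate, let $\ell$ be the largest integer with $\ell(\ell+1)/4<a$. Then $(\ell+\frac32)^2>(\ell+1)(\ell+2)\ge4a$, so $\ell+1>2\sqrt a-\frac12$ and $b\ge(2c-1)(\sqrt a-\frac14)$.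
\end{proof}

\begin{thebibliography}{9}

\bibitem{blog}
``For every $A\in\mathcal{M}_n(\mathbb{C})$ let us define'', \texttt{https://djalil.chafai.net/blog/wp-json/wp/v2/posts/23}.

\bibitem{kneser}
Kneser, Math. Z. \textbf{66} (1956).

\bibitem{macbeath}
Macbeath, Proc. Cambridge Philos. Soc. \textbf{49} (1953).

\bibitem{petrov}
Petrov, \emph{Sums of Independent Random Variables}.

\bibitem{vershynin}
Vershynin, \emph{High-Dimensional Probability}.

\end{thebibliography}
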